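# Cosets that almost cover a group

## Five elements of $S_3$ and three cosets

Let $G=S_3$, with permutations composed from right to left, and let $H=\{1,(12)\}$. The left cosets of $H$ are
$$H=\{1,(12)\},\qquad (13)H=\{(13),(123)\},\qquad (23)H=\{(23),(132)\},$$
and the alternating group $A_3$ has the two cosets $A_3=\{1,(123),(132)\}$ and $(12)A_3=\{(12),(13),(23)\}$.

Take the three cosets $(12)A_3$, $(13)H$, $(23)H$. Their union contains the three transpositions and the two $3$-cycles. It misses only the identity, so three cosets cover $5/6$ of the group without covering all of it.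

How much of $S_3$ can one or two cosets cover, if they do not cover everything? One coset different from $G$ has at most $3$ elements, which is $1/2$ of the group. For two cosets, suppose first that one of them is a coset of $A_3$. If the other is too, the union has $3$ elements or is all of $G$. If the other is a coset of a subgroup of order $2$, it contains one even and one odd permutation, so it adds exactly one element, for a total of $4$. A coset of the trivial subgroup adds at most one element. If neither is a coset of $A_3$, each has at most $2$ elements, and the total is again at most $4$. So two cosets cover at most $2/3$ of $S_3$. With three or more cosets, a union different from $G$ has at most $5$ elements, and $5$ is attained.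

The fractions $1/2$, $2/3$, $5/6$ lie below $1/2$, $3/4$, $7/8$ (the first with equality). In the group $(\mathbb Z/2)^n$ all these upper values occur: the $n$ cosets $\{x_i=1\}$, $i=1,\dots,n$, cover everything except the zero vector, which is a fraction $(2^n-1)/2^n$ of the group. Can any $n$ cosets, in any finite group, do better than this without covering the whole group?

## One coset, two cosets, and the constant $(2^n-1)/2^n$

Throughout, "coset" means left coset $gH$, and repeated cosets are allowed. A right coset is a left coset of a conjugate subgroup, $Hg=g(g^{-1}Hg)$, so a statement about left cosets of arbitrary subgroups covers right cosets as well. We use two elementary facts: $gH=g'H$ if and only if $g^{-1}g'\in H$; and an intersection $gH\cap g'H'$ is either empty or a coset of $H\cap H'$. For the second fact, if $z$ lies in both cosets, then $gH=zH$ and $g'H'=zH'$, so the intersection is $z(H\cap H')$.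

It is known that for cosets $g_1H_1,\dots,g_nH_n$ whose union is not $G$, the union has size at most $\gamma_n|G|$, where $\gamma_n<1$ depends only on $n$. It is also known that in certain special cases $(2^n-1)/2^n$ is the best possible constant. The conjecture was that this is so in general. We shall prove it.

**Theorem 1.** Let $G$ be a finite group, $n\ge 1$, and let $g_1H_1,\dots,g_nH_n$ be cosets of subgroups with $E=\bigcup_i g_iH_i\ne G$. Then
$$|E|\le \frac{2^n-1}{2^n}\,|G|.$$
For every $n$ the constant is best possible.

It is convenient to look at the complement $U=G\setminus E$. The claim is that if $U$ is nonempty, then $|U|\ge |G|/2^n$.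

*The case $n=1$.* If $g_1H_1\neq G$, then $H_1$ is a proper subgroup, of index at least $2$, so $|U|\ge |G|/2$.

*The case $n=2$.* Both subgroups are proper. If both indices are at least $3$, then $|E|\le \frac23|G|<\frac34|G|$. Otherwise some index is $2$, say $[G:H_1]=2$. Let $C$ be the coset of $H_1$ other than $g_1H_1$. Then $U=C\setminus g_2H_2$. If $g_2H_2$ misses $C$, then $|U|=|G|/2$. If not, $C\cap g_2H_2$ is a coset of $H_1\cap H_2$. It is not all of $C$, because $U\neq\emptyset$. So $|H_1\cap H_2|$ is a proper divisor of $|H_1|=|C|$, hence at most $|C|/2$, and $|U|\ge |C|/2=|G|/4$.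

For $n=3$ the crude estimate already gives nothing when all three indices are $3$, since $\frac13+\frac13+\frac13=1$.

## Restricting to one coset of $H_1$, and the lost factor

The case $n=2$ suggests an induction: look inside a coset of $H_1$ that $g_1H_1$ does not meet.

Pick $u\in U$. Since $u\notin g_1H_1$, the coset $uH_1$ is disjoint from $g_1H_1$. For $i\ge2$ the set $u^{-1}(uH_1\cap g_iH_i)=H_1\cap u^{-1}g_iH_i$ is empty or a coset of $H_1\cap H_i$ in the group $H_1$. These at most $n-1$ cosets do not cover $H_1$, because they miss the identity. By induction, $|U\cap uH_1|\ge |H_1|/2^{n-1}$. (If no cosets are left, the whole of $uH_1$ lies in $U$.) Therefore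
$$|U|\ \ge\ \frac{|H_1|}{2^{n-1}}=\frac{|G|}{[G:H_1]\cdot 2^{n-1}} .$$

If $[G:H_1]=2$, this is exactly what we want. If $[G:H_1]\ge3$, the step costs a factor $[G:H_1]$ where we can afford only a factor $2$, and nothing bounds $[G:H_1]$ in terms of $n$. For example, when $G=\mathbb Z/p$ and $E=\{1\}$, the argument finds one element of $U$, while $U$ has $p-1$ elements. One would like to count the other cosets of $H_1$ too, but $U$ need not meet them: for the two cosets $(13)H$, $(23)H$ in $S_3$ the complement is $U=H$, which meets only one coset of $H$. So the argument has no uniform way to treat subgroups of large index. We need a bound in which the indices never appear.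

## Covering $G$ by translates of the complement

For $x,y\in G$, the sets $xU$ and $Uy$ are called a *left translate* and a *right translate* of $U$. If $G$ is finite and is a union of $m$ left translates of $U$, then
$$|G|\le m\,|U|. \tag{1}$$
So it is enough to cover $G$ with at most $2^n$ translates of $U$, and there is an obvious way to build a covering: the greedy one. Choose $x_1$ arbitrarily, then $x_2\notin x_1U$, then $x_3\notin x_1U\cup x_2U$, and so on as long as something is uncovered. After $m$ steps we have elements $x_1,\dots,x_m$ with
$$x_k^{-1}x_l\notin U\qquad\text{for all } k<l. \tag{2}$$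
We want to show that such a sequence cannot be long.

Condition (2) is a statement about a triangular matrix. Suppose that $1\in U$ and that $A(x,y)$ is a matrix over a field, with rows and columns indexed by $G$, such that $A(x,y)\neq0$ exactly when $x^{-1}y\in U$. Then (2) says that $(A(x_k,x_l))_{k,l\le m}$ has zeros above the diagonal, and its diagonal entries $A(x_k,x_k)$ are nonzero because $1\in U$. A triangular matrix with nonzero diagonal is invertible, so its rank is $m$. Hence *$m$ is at most the rank of $A$*, and any upper bound for the rank bounds the number of greedy steps.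

The first matrix to try is the indicator matrix, $B(x,y)=1$ if $x^{-1}y\in U$ and $B(x,y)=0$ otherwise. It does not work. Let $G=\mathbb Z/q$ with $q\ge 4$ and $E=\{1\}$, a single coset of the trivial subgroup. Then $B=J-S$, where $J$ is the all-ones matrix and $S$ is a permutation matrix. Since $q=\operatorname{rank}S\le \operatorname{rank}B+\operatorname{rank}J$, the rank of $B$ is at least $q-1$ over any field, whereas we need a bound of $2$. The indicator matrix has the right zeros but too large a rank. However, the argument uses only the *position* of the zeros. The nonzero entries are ours to choose.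

**The case of one coset.** The entry must vanish exactly when $x^{-1}y\in gH$, that is, when $xgH=yH$. This is an equality between a quantity depending only on $x$ and a quantity depending only on $y$. Give each coset $c\in G/H$ a label $t_c$ in a field, with different cosets getting different labels, and put
$$A(x,y)=t_{xgH}-t_{yH}.$$
It vanishes exactly when it should, and it is the sum of a function of $x$ alone and a function of $y$ alone, so its rank is at most $2$, *whatever the index of $H$ is*.

For $G=\mathbb Z/3$ and $E=\{1\}$, so that $U=\{0,2\}$, this matrix and the indicator matrix are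
$$A=\begin{pmatrix} t_1-t_0&0&t_1-t_2\\ t_2-t_0&t_2-t_1&0\\ 0&t_0-t_1&t_0-t_2\end{pmatrix},\qquad B=\begin{pmatrix}1&0&1\\1&1&0\\0&1&1\end{pmatrix}.$$
Here $\det B=2$, so $B$ has rank $3$ over $\mathbb Q$. On the other hand,
$$\det A=(t_1-t_0)(t_2-t_1)(t_0-t_2)+(t_1-t_2)(t_2-t_0)(t_0-t_1)=0,$$
because the second product is obtained from the first by changing the sign of all three factors. So $A$ has the same zeros as $B$ and rank $2$.

For $n$ cosets we multiply $n$ such differences. Each factor is a sum of two terms of the form (function of $x$)$\cdot$(function of $y$), so the product is a sum of $2^n$ such terms. If several cosets belong to the same subgroup, fewer terms are needed, because the factors share the label $t_{yH}$. This gives a stronger theorem, valid also for infinite groups.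

## The theorem for families of cosets

**Theorem 2.** Let $G$ be any group, finite or infinite. Let $H_1,\dots,H_r$ be subgroups of $G$. For each $j$ let $g_{j,1}H_j,\dots,g_{j,k_j}H_j$ be $k_j\ge1$ cosets of $H_j$. Let $U$ be the complement in $G$ of the union of all these $n=\sum_j k_j$ cosets, and put $N=\prod_{j=1}^r(k_j+1)\le 2^n$. If $U\neq\emptyset$, then:

* (a) $G$ is a union of at most $N$ left translates $xU$ of $U$, and also of at most $N$ right translates $Uy$.
* (b) If $G$ is finite, then $|U|\ge |G|/N$ $(\ge |G|/2^n)$. For every choice of $r,k_1,\dots,k_r$ the constant $1/N$ is best possible.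
* (c) If $G$ is finite and $|U|=|G|/N$, then $U=uW$ for some $u\in G$ and some subgroup $W$ of index $N$. Moreover $W\le H_j$ for every $j$. In addition, for every $j$, left multiplication by $uWu^{-1}$ permutes the family (multiset) $\{g_{j,1}H_j,\dots,g_{j,k_j}H_j\}$.

The inequality $N\le 2^n$ follows from $k+1\le 2^k$ for $k\ge1$. The subgroups $H_j$ need not be distinct.

*Example for (a).* Let $G=\mathbb Z$, with the cosets $1+2\mathbb Z$ and $1+3\mathbb Z$, so $N=4$. An integer lies in $U$ if and only if it is even and not $1$ modulo $3$, so $U$ consists of the integers congruent to $0$ or $2$ modulo $6$. The translates $U,\,1+U,\,2+U,\,3+U$ have residues $\{0,2\},\{1,3\},\{2,4\},\{3,5\}$ modulo $6$ and cover $\mathbb Z$. Three translates never suffice: each lies in a single parity class and contains two of the three residues modulo $6$ in that class, so each class needs two translates.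

*Example for (c).* In $S_3$ take the two cosets $(13)H,(23)H$ of the subgroup $H=\{1,(12)\}$. Here $r=1$, $k_1=2$, $N=3$ and $U=H$, so $|U|=2=|G|/3$ and equality holds with $u=1$, $W=H$. Left multiplication by $(12)$ does not fix the two cosets but interchanges them: $(12)(13)=(132)\in(23)H$, and so $(12)(13)H=(23)H$ and $(12)(23)H=(13)H$. Note that $W$ is not normal.

## The matrix $A(x,y)$ and its factorization

**Step 1: arranging that $1\in U$.** *The diagonal entries must be nonzero, so we move an element of $U$ to the identity.* Pick $u\in U$ and replace every $g_{j,l}$ by $u^{-1}g_{j,l}$. The union of the cosets, and therefore also its complement, is multiplied by $u^{-1}$ on the left: $U$ becomes $U'=u^{-1}U$, which contains $1$. If (a) holds for $U'$, it holds for $U$ with the same number of translates. Indeed, $G=\bigcup_i x_iU'=\bigcup_i (x_iu^{-1})U$ is a covering by left translates of $U$. And $G=\bigcup_i U'y_i=\bigcup_i u^{-1}Uy_i$ gives $G=uG=\bigcup_i Uy_i$. Also $|U'|=|U|$ when $G$ is finite. For (c) we shall undo the replacement at the end. From now on we assume $1\in U$.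

**Step 2: the definition and the zero pattern.** *We want a matrix whose entry at $(x,y)$ is nonzero exactly when $x^{-1}y\in U$.* As labels we take independent variables. Let $K=\mathbb Q(t_{j,c})$ be the field of rational functions in variables $t_{j,c}$, one for each $j\in\{1,\dots,r\}$ and each coset $c\in G/H_j$. There may be infinitely many variables, but each element of $K$ involves only finitely many. For $x,y\in G$ define
$$A(x,y)=\prod_{j=1}^r\prod_{l=1}^{k_j}\bigl(t_{j,\,xg_{j,l}H_j}-t_{j,\,yH_j}\bigr)\in K.$$
Since $K$ is a field, the product vanishes if and only if some factor does. A factor vanishes if and only if its two variables are the same, that is, $xg_{j,l}H_j=yH_j$. This means $(xg_{j,l})^{-1}y\in H_j$, or equivalently $x^{-1}y\in g_{j,l}H_j$. So $A(x,y)=0$ if and only if $x^{-1}y$ lies in one of our cosets: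
$$A(x,y)\ne0\iff x^{-1}y\in U,\qquad\text{and in particular } A(x,x)\ne0\text{ for all }x\in G. \tag{3}$$

**Step 3: separating $x$ from $y$.** *We write $A$ as a sum of $N$ products of a function of $x$ and a function of $y$.* Recall the elementary symmetric polynomials $e_i(a_1,\dots,a_k)$, the sum of all products of $i$ of the $a$'s with distinct indices. For instance $e_0=1$, $e_1=a_1+\dots+a_k$, and for $k=2$ we have $(a_1-z)(a_2-z)=e_2-e_1z+e_0z^2$ with $e_2=a_1a_2$. In general,
$$\prod_{l=1}^k(a_l-z)=\sum_{s=0}^k e_{k-s}(a_1,\dots,a_k)\,(-z)^s,$$
as one sees by choosing $-z$ from $s$ of the factors and $a_l$ from the others. Apply this for each $j$ with $a_l=t_{j,xg_{j,l}H_j}$ and $z=t_{j,yH_j}$, and multiply over $j$. Put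
$$\Sigma=\prod_{j=1}^r\{0,1,\dots,k_j\},\qquad |\Sigma|=\prod_{j=1}^r(k_j+1)=N,$$
and, for $s=(s_1,\dots,s_r)\in\Sigma$,
$$P_s(x)=\prod_{j=1}^r e_{k_j-s_j}\bigl(t_{j,xg_{j,1}H_j},\dots,t_{j,xg_{j,k_j}H_j}\bigr),\qquad Q_s(y)=\prod_{j=1}^r(-t_{j,yH_j})^{s_j}.$$
Then
$$A(x,y)=\sum_{s\in\Sigma}P_s(x)\,Q_s(y). \tag{4}$$

**Step 4: triangular submatrices have size at most $N$.** *This is the only consequence of (3) and (4) that (a) and (b) need.* Let $x_1,\dots,x_m\in G$. By (4), the matrix $(A(x_k,x_l))_{k,l\le m}$ is the product of the $m\times N$ matrix $(P_s(x_k))_{k,s}$ and the $N\times m$ matrix $(Q_s(x_l))_{s,l}$. A product through $N$ dimensions has rank at most $N$. If the matrix is lower or upper triangular, its determinant is the product of the diagonal entries $A(x_k,x_k)$, which are nonzero by (3), so its rank is $m$. Hence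
$$(A(x_k,x_l))_{k,l\le m}\ \text{triangular}\implies m\le N. \tag{5}$$

Steps 2–4 used only that different cosets of $H_j$ have different labels. The independence of the variables will be needed once, in the last assertion of (c).

## Greedy coverings stop after at most $N$ steps

**Proof of Theorem 2(a), left translates.** *We run the greedy procedure and read (2) as a lower triangular matrix.* As long as $\bigcup_{k<l}x_kU\neq G$, pick $x_l\notin\bigcup_{k<l}x_kU$ (for $l=1$, pick any element). If $x_1,\dots,x_m$ have been chosen, then $x_k^{-1}x_l\notin U$ for $k<l$, so $A(x_k,x_l)=0$ for $k<l$ by (3). The matrix $(A(x_k,x_l))_{k,l\le m}$ is lower triangular, and (5) gives $m\le N$. So the procedure stops after some $m\le N$ steps, even if $G$ is infinite. It stops only when $G=\bigcup_{k\le m}x_kU$.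

**Proof of Theorem 2(a), right translates.** *Here the greedy choice must be transported by inversion, since $A(x,y)$ depends on the position of $x^{-1}y$.* As long as $\bigcup_{l<k}Uy_l\ne G$, pick $y_k\notin \bigcup_{l<k}Uy_l$, and put $x_k=y_k^{-1}$. For $l<k$ we have $x_k^{-1}x_l=y_ky_l^{-1}\notin U$, so $A(x_k,x_l)=0$ for $l<k$. Now the matrix is upper triangular, and (5) again gives $m\le N$. When the procedure stops, $G=\bigcup_{k\le m}Uy_k$. $\blacksquare$

**Proof of Theorem 2(b).** By (a), $G$ is a union of $m\le N$ left translates of $U$, so (1) gives $|G|\le N|U|$. Since $N\le2^n$, also $|U|\ge|G|/2^n$.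

*Sharpness.* Given $r,k_1,\dots,k_r$, let $G=\prod_{j=1}^r\mathbb Z/(k_j+1)$ and $H_j=\{x\in G:x_j=0\}$. For each $j$ take the $k_j$ cosets $\{x_j=c\}$ with $c\ne0$. An element is uncovered if and only if all its coordinates are $0$, so $U=\{0\}$ and $|U|=1=|G|/N$. $\blacksquare$

**Proof of Theorem 1.** Group the indices $1,\dots,n$ according to equal subgroups: let the distinct subgroups be the $H_j$ of Theorem 2, and let $k_j$ be the number of given cosets belonging to the $j$-th one. Then $\sum_jk_j=n$, and (b) gives $|G\setminus E|\ge|G|/N\ge|G|/2^n$, which is the asserted bound. The constant cannot be lowered: in $G=(\mathbb Z/2)^n$, with $H_i=\{x_i=0\}$ and the cosets $\{x_i=1\}$, the complement is $\{0\}$, so $|E|=(2^n-1)|G|/2^n$. $\blacksquare$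

In the opening example, $(12)A_3$ is one coset of $A_3$, and $(13)H,(23)H$ are two cosets of $H$. So $N=2\cdot3=6$, and the single uncovered element is exactly what (b) requires.

## When $|U|=|G|/N$: the complement is a coset

We now prove Theorem 2(c). Let $G$ be finite with $|U|=|G|/N$, and assume $1\in U$ as in Step 1.

**Step 5: overlapping translates.** *We show that equality in (b) makes the translates of $U$ rigid.* The claim is:
$$\text{if } aU\cap bU\neq\emptyset,\ \text{then } b\in aU. \tag{6}$$
Suppose $b\notin aU$. Then $x_1=a$, $x_2=b$ are legitimate first choices in the greedy procedure for left translates. Continuing it, we end with $G=\bigcup_{k\le m}x_kU$ and $m\le N$. Hence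
$$|G|\le\sum_{k\le m}|x_kU|=m|U|\le N|U|=|G|.$$
Equality holds throughout, and equality in the first place means that the translates $x_kU$ are pairwise disjoint. In particular $aU\cap bU=\emptyset$. This is (6) in contrapositive form.

**Step 6: $U$ is a subgroup.** *We apply (6) twice.* Let $u\in U$. Since $1\in U$, the element $u$ lies in $uU$, and it lies in $U=1\cdot U$. By (6) with $a=u$, $b=1$ we get $1\in uU$, that is, $u^{-1}\in U$. So $U$ is closed under inverses.

Now let $u,v\in U$. Then $1\in u^{-1}U$ because $u\in U$, and $1\in vU$ because $v^{-1}\in U$. By (6) with $a=u^{-1}$, $b=v$ we get $v\in u^{-1}U$, that is, $uv\in U$.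

So $W:=U$ is a subgroup, and its index is $|G|/|U|=N$.

**Step 7: the factors of $A$ become invertible.** *Now the rank bound is attained, and the two factors in (4) can be cancelled.* Let $x_1,\dots,x_N$ represent the left cosets of $W$. By (3), $A(x,y)\ne0$ if and only if $x^{-1}y\in W$, that is,
$$A(x,y)\neq0\iff xW=yW. \tag{7}$$
So the $N\times N$ matrix $(A(x_k,x_l))_{k,l}$ is diagonal with nonzero diagonal entries. By (4) it equals $PQ^{T}$, where $P=(P_s(x_k))_{k,s}$ and $Q=(Q_s(x_l))_{l,s}$. Both are square of size $N$, because $|\Sigma|=N$. As the product is invertible, $P$ and $Q$ are invertible.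

**Step 8: $W\le H_j$ for every $j$.** *We compare the column of $y$ with the column of $yw$.* Let $y\in G$, $w\in W$, and let $\mathbf Q(y)=(Q_s(y))_{s\in\Sigma}$, a column vector. By (4), the column vectors
$$(A(x_k,y))_{k}=P\,\mathbf Q(y),\qquad (A(x_k,yw))_{k}=P\,\mathbf Q(yw)$$
record the values of $A$ against the representatives $x_k$. By (7), the first has exactly one nonzero entry, in the row $k$ with $x_kW=yW$. Since $ywW=yW$, the second has its only nonzero entry in the same row. So the second is a multiple of the first by some $\lambda\in K$, and multiplying by $P^{-1}$ we get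
$$\mathbf Q(yw)=\lambda\,\mathbf Q(y).$$
The component with $s=(0,\dots,0)$ is $Q_0\equiv1$, so $\lambda=1$. Now take $s=(0,\dots,0,1,0,\dots,0)$ with the $1$ in place $j$. This $s$ lies in $\Sigma$ because $k_j\ge1$, and $Q_s(y)=-t_{j,yH_j}$. Hence $t_{j,ywH_j}=t_{j,yH_j}$. Different cosets have different variables, so $ywH_j=yH_j$. With $y=1$ this says $w\in H_j$.

**Step 9: $W$ permutes each family.** *We do the same with rows, using $P_s$ in place of $Q_s$.* Let $x\in G$, $w\in W$, and let $\mathbf P(x)=(P_s(x))_{s\in\Sigma}$, a row vector. By (4),
$$(A(x,x_l))_l=\mathbf P(x)\,Q^{T},\qquad (A(xw,x_l))_l=\mathbf P(xw)\,Q^{T}.$$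
By (7) both rows have exactly one nonzero entry, in the column $l$ with $x_lW=xW=xwW$. So they are proportional, and cancelling $Q^T$ gives $\mathbf P(xw)=\lambda\,\mathbf P(x)$ for some $\lambda\in K$. For $s=(k_1,\dots,k_r)$ all factors of $P_s$ are $e_0=1$, so $P_s\equiv1$ and $\lambda=1$. Lower the $j$-th coordinate of this $s$ by $1$: then $P_s$ is the $e_1$ of the $j$-th family, and we obtain
$$\sum_{l=1}^{k_j}t_{j,\,xwg_{j,l}H_j}=\sum_{l=1}^{k_j}t_{j,\,xg_{j,l}H_j}. \tag{8}$$
The variables $t_{j,c}$ are linearly independent over $\mathbb Q$, and the coefficient of $t_{j,c}$ on either side is the number of times the coset $c$ occurs there. (In characteristic $0$ this integer is recovered from the coefficient.) So the two sides of (8) list the same cosets with the same multiplicities. With $x=1$, the multisets $\{wg_{j,l}H_j\}_l$ and $\{g_{j,l}H_j\}_l$ agree: left multiplication by $w$ permutes the $j$-th family.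

**Step 10: undoing the normalization.** *We translate the result back to the original cosets.* If the original data were $g_{j,l}$ and $U$, Steps 5–9 were applied to $u^{-1}g_{j,l}$ and $u^{-1}U$, with $u\in U$. So $u^{-1}U=W$, that is, $U=uW$, with $[G:W]=N$. The inclusions $W\le H_j$ do not involve the $g_{j,l}$ and stay as they are. For $w\in W$, the multisets $\{wu^{-1}g_{j,l}H_j\}_l$ and $\{u^{-1}g_{j,l}H_j\}_l$ agree. Multiplying by $u$ on the left, we see that $\{uwu^{-1}g_{j,l}H_j\}_l$ and $\{g_{j,l}H_j\}_l$ agree. So $uWu^{-1}$ permutes the original family. This proves (c). $\blacksquare$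

The hypothesis $|U|=|G|/N$ matters. For $G=\mathbb Z/3$ and $E=\{1\}$ we had $N=2$ and $U=\{0,2\}$, with $|U|=2>3/2$, and $U$ is not a coset of any subgroup, since $2$ does not divide $3$.

## Equality with $n$ cosets: indices are powers of $2$

**Corollary 3.** If $|E|=\frac{2^n-1}{2^n}|G|$ in Theorem 1, then $H_1,\dots,H_n$ are pairwise distinct. Also $G\setminus E=uW$ for some $u\in G$ and a subgroup $W$ of index $2^n$ with $W\le H_i$ and $uWu^{-1}\le g_iH_ig_i^{-1}$ for all $i$. In particular every $[G:H_i]$ is a power of $2$.

**Proof.** *First we show that no subgroup is used twice.* Group equal subgroups, with multiplicities $k_j$, so that $\sum_jk_j=n$, and let $U=G\setminus E$. By hypothesis and (b),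
$$\frac{|G|}{2^n}=|U|\ \ge\ \frac{|G|}{\prod_j(k_j+1)}\ \ge\ \frac{|G|}{2^n}.$$
Hence $\prod_j(k_j+1)=2^n=\prod_j2^{k_j}$. Each factor satisfies $k_j+1\le2^{k_j}$, with strict inequality if $k_j\ge2$. So all $k_j=1$, which means that $H_1,\dots,H_n$ are pairwise distinct.

*Next we apply (c).* Now $N=2^n$ and $|U|=|G|/N$, so $U=uW$ with $[G:W]=2^n$ and $W\le H_i$ for all $i$. Each family consists of the single coset $g_iH_i$, and permuting a one-element family means fixing it: $hg_iH_i=g_iH_i$ for every $h\in uWu^{-1}$. This says $g_i^{-1}hg_i\in H_i$, that is, $h\in g_iH_ig_i^{-1}$. So $uWu^{-1}\le g_iH_ig_i^{-1}$.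

*Finally, the indices.* Since $W\le H_i\le G$, we have $[G:W]=[G:H_i]\,[H_i:W]$, so $[G:H_i]$ divides $2^n$ and is a power of $2$. $\blacksquare$

The corollary and Theorem 2(c) give necessary conditions for equality. They are not claimed to classify the extremal families completely. They do explain one feature of the opening example. A union of three cosets in a group of order $6$ cannot reach $7/8$, because equality would require a subgroup of index $8$. The value $5/6$ is nevertheless extremal for its own pattern of multiplicities $k_1=1$, $k_2=2$, with $N=6$, and there $U=W=\{1\}$.
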